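# Disjoint dilates, upper density, and the bound $1/H(B)$

## Densities, dilates, and harmonic sums

All sets are subsets of $\mathbb N=\{1,2,3,\dots\}$. For a finite set $E$ we write $|E|$ for its number of elements.

**Definition (upper and lower density).** For $A\subseteq\mathbb N$,
$$\overline{\mathrm d}(A)=\limsup_{N\to\infty}\frac{|A\cap\{1,\dots,N\}|}{N},\qquad \underline{\mathrm d}(A)=\liminf_{N\to\infty}\frac{|A\cap\{1,\dots,N\}|}{N}.$$
If the two agree, $A$ has a natural density, the common value. A set has density zero if this value is $0$.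

The multiples of $b$ have natural density $1/b$. Here is a set without natural density that will be useful later. Let $N_k=2^{3^k}$, so $N_{k+1}=N_k^3$, and let
$$Z=\bigcup_{k\ge1}\bigl(N_k/2,\,N_k\bigr]\cap\mathbb N .$$
Then $|Z\cap[1,N_k]|/N_k\to\frac12$, because everything before the $k$-th block has at most $N_{k-1}=N_k^{1/3}$ elements. On the other hand $|Z\cap[1,N_k/2]|\le N_k^{1/3}$, which is negligible against $N_k$. So $\underline{\mathrm d}(Z)=0$. Inside a block, for $N_k/2<x\le N_k$, the ratio is at most $(x-N_k/2+N_k^{1/3})/x\le\frac12+N_k^{1/3}/x$, and between blocks it decreases, so $\overline{\mathrm d}(Z)=\frac12$.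

**Definition (upper logarithmic density).**
$$\overline\delta(A)=\limsup_{x\to\infty}\frac1{\log x}\sum_{a\in A,\ a\le x}\frac1a .$$
The lower logarithmic density is the corresponding $\liminf$.

For the set $Z$, each block contributes fewer than $\frac{N_k}2\cdot\frac2{N_k}=1$ to the sum, and only $O(\log\log x)$ blocks begin below $x$ for large $x$. Hence $\overline\delta(Z)=0$ although $\overline{\mathrm d}(Z)=\frac12$.

We need two standard facts, both from partial summation. Write $A(t)=|A\cap[1,t]|$. Then
$$\sum_{a\in A,\ a\le x}\frac1a=\frac{A(x)}x+\int_1^x\frac{A(t)}{t^2}\,dt. \tag{1}$$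
First, if $D$ has density zero then $D(t)\le\varepsilon t$ for $t\ge t_0(\varepsilon)$, and (1) gives $\sum_{d\in D,d\le x}1/d\le\varepsilon\log x+O_\varepsilon(1)$. So removing a set of density zero does not change $\overline\delta$. Second, $A(t)\ge(\underline{\mathrm d}(A)-\varepsilon)t$ for $t\ge t_0(\varepsilon)$, and (1) gives $\sum_{a\le x}1/a\ge(\underline{\mathrm d}(A)-\varepsilon)\log x-O_\varepsilon(1)$. So $\underline{\mathrm d}(A)$ is at most the lower logarithmic density, hence at most $\overline\delta(A)$.

**Definition (dilate).** For $b\in\mathbb N$, $bA=\{ba:a\in A\}$. Multiplication by $b$ is injective, so $|bA\cap[1,x]|=|A\cap[1,x/b]|$. For example, if $A$ is the set of odd numbers, then $2A$ is the set of numbers that are $2$ modulo $4$.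

**Definition (nearly disjoint dilates).** Write $A\perp B$ if for any distinct $b_1,b_2\in B$ the set $b_1A\cap b_2A$ has density zero.

Take $B=\{1,2\}$. The odd numbers $A$ satisfy $A\cap2A=\emptyset$, so $A\perp B$. If we add all powers of $2$ to $A$, then $A\cap 2A=\{2,4,8,\dots\}$, which is nonempty but of density zero, so still $A\perp B$.

**Definition (harmonic sum).** $H(B)=\sum_{b\in B}1/b$, with $H(B)=\infty$ if the sum diverges. For example $H(\{1,2\})=\frac32$, the divisors of $6$ have $H=1+\frac12+\frac13+\frac16=2$, and the set of all primes has $H=\infty$.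

Now the problem. If the dilates $bA$ are essentially disjoint, and $bA$ "should" have density $1/b$ times that of $A$, then the densities should add up to at most $1$.

**Conjecture 1.** Suppose $A\perp B$, with $B$ nonempty. Then $\overline{\mathrm d}(A)\le H(B)^{-1}$. When $H(B)=\infty$, the conclusion is $\overline{\mathrm d}(A)=0$.

The problem comes from the post at https://gbroxey.github.io/blog/2023/04/18/dilations-primes.html. The abstract there announces that if $A$ has nonzero upper density, then there are primes $p<q$ such that $pA\cap qA$ has nonzero upper density. In our notation, this is the conclusion of Conjecture 1 for $B$ the set of primes. The conjecture is known when $B$ is the set of all divisors of some integer, and when $B=\mathbb N$. The task is to prove or disprove it for all $A$ and all nonempty $B$.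

The conjecture is false, but not far from true. We prove four statements.

**Theorem 1.** Let $p=101$, $q=103$, $r=107$, $s=109$ and $B=\{1,p,q,pr,qs\}$. There is $A\subseteq\mathbb N$ with $bA\cap b'A=\emptyset$ for all distinct $b,b'\in B$ (so $A\perp B$) and $\overline{\mathrm d}(A)\cdot H(B)>1.00004$.

**Theorem 2.** For every $h$ there are $A\perp B$ with $h<H(B)<\infty$ and $\overline{\mathrm d}(A)\,H(B)>1.00004$.

**Theorem 3.** There is an absolute constant $C$ ($C=60$ works) such that $A\perp B$ implies $\overline{\mathrm d}(A)\le C/H(B)$. In particular $H(B)=\infty$ implies $\overline{\mathrm d}(A)=0$.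

**Theorem 4.** If $A\perp B$, then $\overline\delta(A)\le1/H(B)$ (read as $0$ if $H(B)=\infty$). So the lower density of $A$ is at most $1/H(B)$, and Conjecture 1 holds whenever $A$ has a natural density.

Thus the best constant $C^*$ in Theorem 3 satisfies $1.00004<C^*\le60$, and by Theorem 2 it cannot be replaced by $1+o(1)$ as $H(B)\to\infty$. The value of $C^*$ is not determined here. We prove Theorem 4 first, because it tells us what a counterexample must look like.

## Making finitely many dilates truly disjoint

The small intersections are a nuisance, and we remove them once and for all.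

**Lemma 1 (cleaning).** Let $A\perp B$ and let $B'\subseteq B$ be finite. There is $A'\subseteq A$ with $A\setminus A'$ of density zero and $bA'\cap b'A'=\emptyset$ for distinct $b,b'\in B'$.

**Proof.** For each ordered pair $b\ne b'$ in $B'$ delete from $A$ the set $D=\{a\in A:ba\in b'A\}$. We have $bD\subseteq bA\cap b'A$, which has density zero. Since $|D\cap[1,x]|=|bD\cap[1,bx]|=o(x)$, the set $D$ has density zero. There are finitely many pairs, so all deletions together have density zero. If $ba=b'a'$ with $a,a'\in A'$ and $b\neq b'$, then $a$ was deleted for the pair $(b,b')$, a contradiction. $\square$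

The sets $A$ and $A'$ have the same upper density and the same $\overline\delta$. Also, $H(B)$ is the supremum of $H(B')$ over finite $B'\subseteq B$. So for upper bounds it is enough to treat finite $B'$ with disjoint dilates.

## Two dilates: $B=\{1,b\}$ by hand

Let $b\ge2$ and suppose $A\cap bA=\emptyset$, as Lemma 1 allows. Every $n$ is uniquely $n=mb^i$ with $b\nmid m$ and $i\ge0$; call $i=v(n)$. Fix $N$ and some $m\le N$ with $b\nmid m$, and look at the chain $m,mb,\dots,mb^k$, where $mb^k\le N<mb^{k+1}$. The set $A$ cannot contain two consecutive terms $a,ba$, since $ba$ would lie in $A\cap bA$. So $A$ contains at most $\lceil(k+1)/2\rceil$ of the $k+1$ terms, which is the number of even $i\in\{0,\dots,k\}$. Summing over $m$,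
$$|A\cap[1,N]|\le|\{n\le N: v(n)\text{ even}\}|=\sum_{j\ge0}\Bigl(\Bigl\lfloor\frac N{b^{2j}}\Bigr\rfloor-\Bigl\lfloor\frac N{b^{2j+1}}\Bigr\rfloor\Bigr)=N\,\frac{1-1/b}{1-1/b^2}+O(1+\log N).$$
The main term is $N/(1+1/b)=N/H(B)$. So the conjecture holds for $B=\{1,b\}$. It is sharp there, since $\{n:v(n)\text{ even}\}$ is disjoint from its $b$-dilate.

Notice why this worked: the exponents $0,2,4,\dots$ form an optimal choice in chains of every length at once. The optimal choice did not depend on how much room $N/m$ there was. Keep this in mind.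

## Counting all dilates up to one height, and logarithmic averaging

For a general finite $B'$ with disjoint dilates, the natural attempt is to count all dilates up to $N$:
$$\sum_{b\in B'}|A\cap[1,N/b]|=\sum_{b\in B'}|bA\cap[1,N]|\le N. \tag{2}$$
If $A$ has natural density $d$, then $|A\cap[1,N/b]|\sim dN/b$ and (2) gives $dH(B')\le1$, as desired. If $A$ has only upper density $\alpha$, we choose $N$ with $|A\cap[1,N]|\approx\alpha N$. But (2) then asks about $A$ at the heights $N/b$, where we have no lower bound. The set $Z$ shows that this loss is real. For $k\ge1$ we have $2N_k\le N_{k+1}/2$, so $Z\cap2Z=\emptyset$ and $Z\perp\{1,2\}$. With $N=N_k$ we have $|Z\cap[1,N]|\approx N/2$ and $|Z\cap[1,N/2]|=o(N)$, so the term $b=2$ in (2) contributes nothing.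

Averaging over all heights with weight $1/a$ removes the mismatch, because $\sum 1/a$ up to $x$ and up to $bx$ differ by only $O(1)$ on the scale of $\log x$.

**Proof of Theorem 4.** Let $B'\subseteq B$ be finite and nonempty. By Lemma 1 and the first fact after (1) we may assume that the sets $bA$, $b\in B'$, are pairwise disjoint. Then the numbers $ba$ with $b\in B'$, $a\in A$ are distinct for distinct pairs, and for $a\le x$ they are at most $x\max B'$. Hence
$$H(B')\sum_{a\in A,\,a\le x}\frac1a=\sum_{b\in B'}\ \sum_{a\in A,\,a\le x}\frac1{ba}\le\sum_{n\le x\max B'}\frac1n\le1+\log x+\log\max B'.$$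
Dividing by $\log x$ and letting $x\to\infty$ gives $\overline\delta(A)H(B')\le1$. Taking the supremum over $B'$ gives $\overline\delta(A)\le1/H(B)$, with value $0$ if $H(B)=\infty$. By the second fact after (1), $\underline{\mathrm d}(A)\le\overline\delta(A)\le1/H(B)$. If $A$ has a natural density, then $\overline{\mathrm d}(A)=\underline{\mathrm d}(A)\le1/H(B)$. $\blacksquare$

So a counterexample must have different upper and lower densities.

## Patterns on four primes that change with the scale

Fix primes $p<q<r<s$ and $B=\{1,p,q,pr,qs\}$. Let $G$ be the set of integers all of whose prime factors are among $p,q,r,s$, including $1$. Let $\mathcal M$ be the set of integers coprime to $pqrs$. Every $n$ is uniquely $n=mu$ with $m\in\mathcal M$ and $u\in G$. Multiplication by $B\subseteq G$ changes only $u$. So the problem splits into separate copies of $G$, one for each $m$. Up to height $N$, the copy of $m$ has room $u\le N/m$.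

Call $S\subseteq G$ *admissible* if $bu=b'u'$ with $b,b'\in B$ and $u,u'\in S$ forces $b=b'$. Equivalently, no ratio of two elements of $S$ equals a ratio of two distinct elements of $B$. For instance $\{p,r\}$ is admissible and $\{1,p\}$ is not.

A first attempt is to choose one finite admissible $S$ and put $A=\{mu:m\in\mathcal M,u\in S\}$. Its dilates by $B$ are disjoint: comparing parts in $\mathcal M$ in $bmu=b'm'u'$ gives $m=m'$, and then $bu=b'u'$. But $|A\cap[1,N]|=\sum_{u\in S}|\mathcal M\cap[1,N/u]|$, so this $A$ has a natural density, and Theorem 4 says that it cannot beat $1/H(B)$. The way out is to let the pattern depend on the room: use $S(N/m)$ in the copy of $m$, where $S(x)\subseteq[1,x]$ is admissible for each $x$. Unlike in the chains above, the largest admissible sets for different $x$ need not be nested.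

Here is why this can win. Suppose for orientation that $p,q,r,s$ all had a common size $P$, so an element of $G$ with $d$ prime factors (a monomial of degree $d$) has size about $P^d$. Put $t=1/P$. For room below $P$, use $\{1\}$. For room between $P$ and $P^2$, drop $1$ and use $\{p,r,s\}$. For room above $P^2$, drop these and use $1$ together with the seven monomials of degree $2$ other than $pq,pr,qs$. The sizes are $1,3,8$, with jumps $1,2,5$. If $\vartheta$ is the density of $\mathcal M$, the resulting density is $\vartheta(1+2t+5t^2)$. Since $\vartheta^{-1}=(1-t)^{-4}$ and $H(B)=1+2t+2t^2$, we compare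
$$(1+2t+5t^2)(1+2t+2t^2)=1+4t+11t^2+14t^3+10t^4\quad\text{with}\quad(1-t)^{-4}=1+4t+10t^2+20t^3+\cdots.$$
The first-order terms agree, and at second order $11$ beats $10$. Real primes are not equal, so we need them large and close together. The primes $101,103,107,109$ will do, as the exact computation below shows.

**Proof of Theorem 1.** Now $p=101$, $q=103$, $r=107$, $s=109$.

**Step 1 (the finite sets).** We define a finite set with disjoint dilates up to each height $N$. For $x\ge1$ put
$$S(x)=\begin{cases}\{1\}&1\le x<r,\\ \{p,r\}&r\le x<s,\\ \{p,r,s\}&s\le x<s^2,\\ \{1,\,p^2,\,q^2,\,qr,\,ps,\,r^2,\,rs,\,s^2\}&x\ge s^2.\end{cases}$$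
Since $p<q<r<s$, every element of $S(x)$ is at most $x$. For $N\ge1$ let
$$A_N=\{mu:\ m\in\mathcal M,\ m\le N,\ u\in S(N/m)\}\subseteq[1,N],$$
where the representation $n=mu$ is unique.

**Step 2 (the dilates of $A_N$ are disjoint).** We show: if $a,a'\in A_N$, $b,b'\in B$ and $ba=b'a'$, then $b=b'$. Suppose $b\ne b'$, and write $a=mu$, $a'=m'u'$. Comparing the parts coprime to $pqrs$ gives $m=m'$. So $u,u'$ lie in the same set $S(N/m)$, and $u/u'=b'/b\ne1$. The ten ratios of distinct elements of $B$ are, up to inversion,
$$p,\quad q,\quad pr,\quad qs,\quad\tfrac pq,\quad r,\quad s,\quad\tfrac{pr}q,\quad\tfrac{qs}p,\quad\tfrac{pr}{qs}. \tag{3}$$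
The first four come from pairs containing $1$, then $p/q$ from $\{p,q\}$, $r$ from $\{p,pr\}$, $s$ from $\{q,qs\}$, $pr/q$ from $\{q,pr\}$, $qs/p$ from $\{p,qs\}$, and $pr/(qs)$ from $\{pr,qs\}$. We check the possibilities for $u,u'$.

* If $N/m<s^2$, then $u/u'$ is, up to inversion, one of $p/r$, $p/s$, $r/s$. By unique factorization none of these is in (3), even up to inversion.
* If $N/m\ge s^2$ and one of $u,u'$ is $1$, the other is a product of two primes. The only such products in (3) are $pr$ and $qs$, and neither is in $S(N/m)$.
* If $N/m\ge s^2$ and both $u,u'$ are products of two primes, then $u/u'$ has total degree $0$. The entries of (3) of degree $0$ are $p/q$ and $pr/(qs)$, so after exchanging $u$ and $u'$ if necessary, $u/u'$ is one of these two.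
  * If $u/u'=p/q$, then $uq=u'p$, so $u=p\ell$ and $u'=q\ell$ with $\ell$ one of the four primes. Then $\{u,u'\}$ is $\{p^2,pq\}$, $\{pq,q^2\}$, $\{pr,qr\}$ or $\{ps,qs\}$. Each contains $pq$, $pr$ or $qs$, and none of these is in $S(N/m)$.
  * If $u/u'=pr/(qs)$, then $u\,qs=u'\,pr$, so $pr\mid u$ and hence $u=pr\notin S(N/m)$.

Every case is impossible, so $b=b'$.

**Step 3 (size of $A_N$).** We compute the density. By inclusion–exclusion, $M(x)=|\mathcal M\cap[1,x]|=\vartheta x+O(1)$ with $\vartheta=\prod_{\ell\in\{p,q,r,s\}}(1-1/\ell)$. The sizes of $S(x)$ are $1,2,3,8$, so $|S(x)|$ starts at $1$ and jumps by $1$ at $r$, by $1$ at $s$, and by $5$ at $s^2$. Since $N/m\ge c$ means $m\le N/c$,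
$$|A_N|=\sum_{m\in\mathcal M,\,m\le N}|S(N/m)|=M(N)+M(N/r)+M(N/s)+5M(N/s^2),$$
$$\frac{|A_N|}N\to\alpha:=\vartheta\Bigl(1+\frac1r+\frac1s+\frac5{s^2}\Bigr).$$

**Step 4 (numerical check that $\alpha H(B)>1.00004$).** Here $s^2=11881$, $pr=10807$, $qs=11227$, and
$$\tfrac1{107}>0.009345,\quad\tfrac1{109}>0.009174,\quad\tfrac5{11881}>0.000420,$$
$$\tfrac1{101}>0.009900,\quad\tfrac1{103}>0.009708,\quad\tfrac1{10807}>0.0000925,\quad\tfrac1{11227}>0.0000890.$$
So $1+\frac1r+\frac1s+\frac5{s^2}>1.018939$ and $H(B)>1.0197895$, and the product of these two quantities exceeds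
$$1+0.018939+0.0197895+0.0189\cdot0.01978>1.0391023.$$
On the other hand,
$$\vartheta^{-1}=\frac{101\cdot103\cdot107\cdot109}{100\cdot102\cdot106\cdot108}=\frac{121330189}{116769600}=1+\frac{4560589}{116769600}<1.03906,$$
because $116769600\cdot0.03906>4561020$. Hence $\alpha H(B)>1.0391023/1.03906>1.00004$. The last inequality holds because $1.03906\cdot0.00004<0.0000416<0.0000423$.

**Step 5 (one infinite set).** We glue the sets $A_N$ along a very sparse sequence of $N$, so that different pieces cannot interact. Let $N_k=2^{3^k}$, and
$$A=\bigcup_{k\ge4}A^{(k)},\qquad A^{(k)}=A_{N_k}\cap(N_{k-1}^2,\,N_k].$$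
Suppose $ba=b'a'$ with $a,a'\in A$ and $b\ne b'$ in $B$. By Step 2, $a$ and $a'$ are not in the same piece, so they lie in pieces $A^{(j)}$ and $A^{(k)}$ with $4\le j<k$. The larger one exceeds $N_{k-1}^2$ and the smaller one is at most $N_j\le N_{k-1}$. So their quotient exceeds $N_{k-1}\ge N_4=2^{81}>11227=\max B$. But the quotient of the larger by the smaller equals $b/b'$ or $b'/b$, which is at most $\max B$, a contradiction. So the sets $bA$ $(b\in B)$ are pairwise disjoint.

Moreover $|A\cap[1,N_k]|\ge|A_{N_k}|-N_{k-1}^2$, and $N_{k-1}^2/N_k=1/N_{k-1}\to0$. Hence $\overline{\mathrm d}(A)\ge\alpha>1.00004/H(B)$. $\blacksquare$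

This disproves Conjecture 1. The inequality (2) still holds for this $A$ with $N=N_k$, while $|A\cap[1,N_k]|\,H(B)>N_k$ for large $k$. So for large $k$, some $b\in B$ has $|A\cap[1,N_k/b]|<\frac1b|A\cap[1,N_k]|$: the mismatch of heights described after (2) is what the construction exploits.

## Failure for arbitrarily large finite $H(B)$

**Proof of Theorem 2.** We multiply $B$ by all integers built from further primes and remove those primes from $A$. Let $A,B$, $p,q,r,s$ and $\alpha$ be as in the proof of Theorem 1. Let $T$ be a finite set of primes not containing $p,q,r,s$. Let $\langle T\rangle$ be the set of integers all of whose prime factors lie in $T$, including $1$; for $T=\{2,3\}$ it is $\{1,2,3,4,6,8,9,12,\dots\}$. Put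
$$B_T=\{bl:b\in B,\ l\in\langle T\rangle\},\qquad A_T=\{a\in A:a\text{ coprime to all primes of }T\}.$$

**Step 1 (disjointness).** Suppose $bla=b'l'a'$ with $b,b'\in B$, $l,l'\in\langle T\rangle$ and $a,a'\in A_T$. The numbers $b,b',a,a'$ have no prime factor in $T$, so comparing the parts built from primes of $T$ gives $l=l'$. Then $ba=b'a'$, and $b=b'$ by Theorem 1. So the dilates of $A_T$ by distinct elements of $B_T$ are disjoint.

**Step 2 (the product is unchanged).** The factorization $bl$ is unique, so expanding geometric series gives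
$$H(B_T)=H(B)\prod_{\ell\in T}\bigl(1-\tfrac1\ell\bigr)^{-1}<\infty.$$
The elements of $A_N$ coprime to $T$ are the $mu$ with $m\in\mathcal M$ coprime to $T$, because $u\in G$ is automatically coprime to $T$. So the count of Step 3 above applies with $M(x)$ replaced by the number of $m\le x$ coprime to $pqrs$ and to $T$, which is $\vartheta\prod_{\ell\in T}(1-1/\ell)\,x+O_T(1)$. Thus $A_{N_k}$ has $(\alpha\prod_{\ell\in T}(1-1/\ell)+o(1))N_k$ elements coprime to $T$. All of these except at most $N_{k-1}^2=o(N_k)$ are in $A_T$. Therefore $\overline{\mathrm d}(A_T)\ge\alpha\prod_{\ell\in T}(1-1/\ell)$ and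
$$\overline{\mathrm d}(A_T)\,H(B_T)\ge\alpha H(B)>1.00004.$$

**Step 3 (large $H$).** The product $\prod_{\ell\le z}(1-1/\ell)^{-1}\ge\sum_{n\le z}1/n$ tends to infinity with $z$. Leaving out the four primes $p,q,r,s$ changes it only by a bounded factor. So $T$ can be chosen with $H(B_T)>h$. $\blacksquare$

## Dividing instead of multiplying

We now turn to Theorem 3. Multiplying $A$ by $b$ forced us to look at height $N/b$. Division keeps us at a height $N$ where $A$ is dense. Suppose $B$ contains several primes $p\in[y,2y)$, let $A_N=A\cap[1,N]$, and let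
$$E_p=\{m:pm\in A_N\}\subseteq[1,N/y].$$
If $m\in E_p\cap E_{p'}$ with $p\ne p'$, then $p\cdot(p'm)=p'\cdot(pm)$ lies in both $pA$ and $p'A$. So if the dilates are disjoint, the $E_p$ are disjoint subsets of $[1,N/y]$. If $A_N$ contains a fair share of multiples of each such $p$, say $|E_p|\ge c\alpha N/p\ge c\alpha N/(2y)$, then there are at most $2/(c\alpha)$ such primes in $B$. That is a strong restriction: these primes contribute at most $2/(c\alpha y)$ to $H(B)$.

The trouble is the fair share. The set $A_N$ may have no multiples of $p$ at all, and then $E_p=\emptyset$ says nothing. But in that case $A_N$ lives inside the non-multiples of $p$, a set of density $1-1/p$, and it is denser there than in $\mathbb N$. In the extreme case where $A$ avoids all primes of a finite set $\mathcal P$ and $B$ is built from primes of $\mathcal P$, we are done at once, because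
$$\overline{\mathrm d}(A)\le\prod_{p\in\mathcal P}(1-1/p)\quad\text{and}\quad H(B)\le\prod_{p\in\mathcal P}(1-1/p)^{-1}.$$

In general we must choose a set $\Lambda$ of primes to sift out of $A$, with three aims: the sifted set keeps a constant fraction of $A_N$; every prime outside $\Lambda$ divides a fair share of it; and the sifted primes, which contribute up to $\prod_{p\in\Lambda}(1-1/p)^{-1}$ to $H(B)$, are paid for by a gain in relative density. The choice is to maximize (size)$\,\cdot\,(1+{}$relative density$)$. If a prime $p\notin\Lambda$ divided very few elements, sifting it out would barely reduce the size but would raise the relative density by nearly the factor $(1-1/p)^{-1}$, contradicting maximality.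

## The constant-factor bound

We use one explicit estimate, from Rosser–Schoenfeld (Illinois J. Math. 6 (1962), (3.30)): for $z>1$,
$$\prod_{p\le z}\bigl(1-\tfrac1p\bigr)^{-1}<e^\gamma\log z\,\Bigl(1+\frac1{\log^2z}\Bigr).$$
Here $\gamma$ is Euler's constant and $e^\gamma<1.7811$. For $z\ge7$ we have $\log^2z>3.786$, so the bracket is below $1.2642$. Since $1.7811\cdot1.2642<2.26$,
$$\prod_{p<z}\bigl(1-\tfrac1p\bigr)^{-1}\le C_0\log z\quad(z\ge7),\qquad C_0=2.26. \tag{4}$$
If you are content with an unspecified constant, Mertens' theorem gives (4) with some absolute $C_0$.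

**Proof of Theorem 3.** Let $\alpha=\overline{\mathrm d}(A)$. If $\alpha=0$ there is nothing to prove, so let $\alpha>0$. Let $B'\subseteq B$ be finite and nonempty. We shall show
$$\alpha H(B')\le60. \tag{5}$$
This suffices. If $H(B)<\infty$, take the supremum over $B'$. If $H(B)=\infty$, then (5) for all finite $B'$ contradicts $\alpha>0$, so $\alpha=0$.

**Step 1 (setup).** We fix the notation and a good height $N$. By Lemma 1 we may assume $bA\cap b'A=\emptyset$ for distinct $b,b'\in B'$. Let $\mathcal P$ be the finite set of primes dividing some element of $B'$. If $\mathcal P=\emptyset$, then $B'=\{1\}$, $H(B')=1$, and (5) is trivial. So let $\mathcal P\neq\emptyset$.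

For $\Lambda\subseteq\mathcal P$ call $n$ *$\Lambda$-free* if no prime of $\Lambda$ divides $n$; for $\Lambda=\{2,3\}$ these are $1,5,7,11,\dots$. Let $\theta_\Lambda=\prod_{p\in\Lambda}(1-1/p)$, and let $\Phi_\Lambda(x)$ be the number of $\Lambda$-free $n\le x$. Inclusion–exclusion over the subsets of $\Lambda$ gives $|\Phi_\Lambda(x)-\theta_\Lambda x|\le2^{|\mathcal P|}$.

Take $N$ in a sequence along which $|A\cap[1,N]|/N\to\alpha$, and so large that $|A\cap[1,N]|>0$ and
$$\Phi_\Lambda(x)\le1.1\,\theta_\Lambda x\quad\text{for all }\Lambda\subseteq\mathcal P\text{ and all }x\ge N/\max\mathcal P. \tag{6}$$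
This is possible because it is enough that $2^{|\mathcal P|}\le0.1\,\theta_{\mathcal P}N/\max\mathcal P$. Put $A_N=A\cap[1,N]$ and
$$A^\Lambda=\{a\in A_N:a\ \Lambda\text{-free}\},\qquad\rho_\Lambda=\frac{|A^\Lambda|}{\theta_\Lambda N}\le1.1,\qquad F(\Lambda)=|A^\Lambda|\,(1+\rho_\Lambda).$$
Here $\rho_\Lambda$ is the relative density of $A^\Lambda$ among the $\Lambda$-free integers, and $\rho_\Lambda\le1.1$ by (6) with $x=N$.

**Step 2 (choice of $\Lambda$).** We choose the sifting set and record that it keeps most of $A_N$. Fix $\Lambda\subseteq\mathcal P$ maximizing $F$, and write $\theta=\theta_\Lambda$, $\rho=\rho_\Lambda$. Since $|A^\Lambda|(1+\rho)=F(\Lambda)\ge F(\emptyset)\ge|A_N|>0$ and $1+\rho\le2.1$, we have $\rho>0$ and $|A^\Lambda|\ge|A_N|/2.1$. By the definition of $\rho$,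
$$\theta^{-1}=\frac{\rho N}{|A^\Lambda|}\le2.1\,\rho\,\frac N{|A_N|}. \tag{7}$$
So $\theta^{-1}$, the cost of sifting, is at most about $\rho/\alpha$.

**Step 3 (every remaining prime divides a fair share).** We show that for every $p\in\mathcal P\setminus\Lambda$, the number of $a\in A^\Lambda$ divisible by $p$ is at least $\frac\rho{4p}|A^\Lambda|$.

Let this number be $x|A^\Lambda|$, with $0\le x\le1$. Then $|A^{\Lambda\cup\{p\}}|=(1-x)|A^\Lambda|$ and $\theta_{\Lambda\cup\{p\}}=\theta(1-1/p)$, so $\rho_{\Lambda\cup\{p\}}=\rho\,\frac{1-x}{1-1/p}$. Dividing $F(\Lambda\cup\{p\})\le F(\Lambda)$ by $|A^\Lambda|$ gives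
$$(1-x)+\rho\,\frac{(1-x)^2}{1-1/p}\le1+\rho,\qquad\text{that is,}\qquad\rho\Bigl(\frac{(1-x)^2}{1-1/p}-1\Bigr)\le x. \tag{8}$$
If $x\ge\frac1{2p}$ we are done, since $\rho/4\le0.275<\frac12$. If $x<\frac1{2p}$, then $(1-x)^2\ge1-2x$, and $\frac1p-2x>0$, so
$$\frac{(1-x)^2}{1-1/p}-1\ge\frac{1-2x}{1-1/p}-1=\frac{1/p-2x}{1-1/p}\ge\frac1p-2x.$$
Inserting this in (8) gives $\rho(\frac1p-2x)\le x$. Hence
$$x\ge\frac\rho{(1+2\rho)p}\ge\frac\rho{3.2\,p}\ge\frac\rho{4p}.$$

**Step 4 (splitting off the primes of $\Lambda$).** We separate the sifted primes from the rest in each $b\in B'$. Every $b\in B'$ is uniquely $b=\lambda g$, where all primes of $\lambda$ lie in $\Lambda$ and all primes of $g$ lie in $\mathcal P\setminus\Lambda$. For each $\lambda$ let $B_\lambda$ be the set of $g$ of this type with $\lambda g\in B'$; only finitely many $B_\lambda$ are nonempty. The sum of $1/\lambda$ over all integers $\lambda$ built from primes of $\Lambda$ is $\theta^{-1}$, so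
$$H(B')=\sum_\lambda\frac1\lambda H(B_\lambda)\le\theta^{-1}\max_\lambda H(B_\lambda). \tag{9}$$

**Step 5 (few primes in a dyadic interval).** This is the division argument. Let $K=9/\rho^2$. We show that for all $\lambda$ as in Step 4, all $g_0\in\mathbb N$ and all $y\ge1$, there are at most $K$ primes $p\in\mathcal P\setminus\Lambda$ with $y\le p<2y$ and $\lambda g_0p\in B'$.

We may assume that there is at least one such prime, so $y\le\max\mathcal P$. For each such $p$ let $E_p=\{m:pm\in A^\Lambda\}$. If $m\in E_p\cap E_{p'}$ with $p\ne p'$, then $pm,p'm\in A$ and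
$$(\lambda g_0p)(p'm)=(\lambda g_0p')(pm)$$
is a common element of the dilates of $A$ by two distinct elements of $B'$, a contradiction. So the $E_p$ are disjoint. They consist of $\Lambda$-free integers of size at most $N/p\le N/y$. Since $N/y\ge N/\max\mathcal P$, there are at most $1.1\,\theta N/y$ such integers by (6). By Step 3, $p<2y$, and $|A^\Lambda|=\rho\theta N$,
$$|E_p|\ge\frac\rho{4p}|A^\Lambda|\ge\frac\rho{8y}\,\rho\theta N.$$
So the number of such $p$ is at most $1.1\cdot8/\rho^2=8.8/\rho^2\le K$.

**Step 6 (bounding $H(B_\lambda)$).** We sort the elements of $B_\lambda$ by their largest prime factor. Note that $K\ge9/1.21>7$, so (4) applies to every $z\ge K$. The $g\in B_\lambda$ with all prime factors below $K$ (including $g=1$, if present) contribute at most $\prod_{p<K}(1-1/p)^{-1}\le C_0\log K$ to $H(B_\lambda)$.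

Any other $g\in B_\lambda$ has largest prime factor $p\ge K$, and $p\in[y_i,2y_i)$ for a unique $i\ge0$, where $y_i=2^iK$. Write $g=g_0p$. All primes of $g_0$ are at most $p$, hence below $2y_i$; the prime $p$ itself may divide $g_0$, which does no harm. For fixed $i$ and $g_0$, Step 5 allows at most $K$ primes $p$, each with $1/p\le1/y_i$. So for fixed $i$ these $g$ contribute at most
$$\sum_{g_0}\frac1{g_0}\cdot\frac K{y_i}\le C_0\log(2y_i)\,2^{-i}=C_0\,2^{-i}\bigl(\log K+(i+1)\log2\bigr),$$
where the sum over $g_0$ was bounded by $\prod_{p<2y_i}(1-1/p)^{-1}$ and (4). Since $\sum_{i\ge0}2^{-i}=2$ and $\sum_{i\ge0}(i+1)2^{-i}=4$, summing over $i$ gives at most $C_0(2\log K+4\log2)$. Altogether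
$$H(B_\lambda)\le C_0(3\log K+4\log2)\le5C_0\log K=10\,C_0\log(3/\rho). \tag{10}$$
Here we used $4\log2<2.8<2\log7<2\log K$ and $K=(3/\rho)^2$.

**Step 7 (conclusion).** We combine the cost of $\Lambda$ with the bound outside $\Lambda$. By (9), (7) and (10),
$$\frac{|A_N|}N\,H(B')\le\frac{|A_N|}N\,\theta^{-1}\max_\lambda H(B_\lambda)\le2.1\,\rho\cdot10\,C_0\log(3/\rho)=21\,C_0\,\rho\log(3/\rho).$$
The relative density $\rho$ depends on $N$ and may be small, but the factor $\rho$ from (7) absorbs the logarithm. The function $\rho\log(3/\rho)$ on $\rho>0$ has derivative $\log(3/\rho)-1$, so its maximum is at $\rho=3/e$ and equals $3/e<1.1037$. Hence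
$$\frac{|A_N|}N\,H(B')\le21\cdot2.26\cdot\frac3e<60 .$$
Letting $N\to\infty$ along the sequence gives (5). $\blacksquare$
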